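# Parity-check matrices with unique neighbors up to relative distance one half

## Codes of fixed dimension: stopping sets and a triangular simplex matrix

A **binary linear code** of length $n$ is a subspace $\mathcal C=\{x\in\mathbb F_2^n : Ax=0\}$, where the parity-check matrix $A$ is a binary $m\times n$ matrix of rank $m$. Its dimension is $n-m$, its rate is $R=1-\frac mn$, and its distance is the smallest Hamming weight of a non-zero word. We identify each row of $A$ with its support, a subset of the set of columns.

When does $\mathcal C$ have distance at least $\delta n$? Exactly when, for every non-empty set $S$ of fewer than $\delta n$ columns, some row of $A$ meets $S$ in an odd number of columns; otherwise the indicator vector of $S$ would be a codeword. Today we ask for more: some row should meet $S$ in exactly one column. The sets that violate this have a name.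

**Definition 1.** Let $A$ be a binary matrix. A non-empty set $S$ of columns is a *stopping set* of $A$ if no row of $A$ has exactly one $1$ in $S$. We write $s(A)$ for the minimum size of a stopping set, with $s(A)=\infty$ if there is none.

**Definition 2.** The $m\times n$ matrix $A$ has the *unique-neighbor property with parameter $\delta n$* if for every $0<n'<\delta n$, every $m\times n'$ submatrix formed by $n'$ columns of $A$ has a row of weight $1$. Equivalently, $s(A)\ge\delta n$.

The support of a non-zero codeword meets every row an even number of times, so it is a stopping set. Hence $s(A)$ is at most the distance of the code. The inequality can be strict, and $s(A)$ depends on the matrix and not only on the code.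

**Example 1.** Take the repetition code $\{0000,1111\}$, of distance $4$. With rows $\{1,2\},\{2,3\},\{3,4\}$ a stopping set that contains one column contains all of them, so $s(A)=4$. With rows $\{1,2\},\{1,3\},\{1,2,3,4\}$, which have rank $3$ and define the same code, the set $\{1,2,3\}$ meets the rows in $2,2,3$ columns. It is a stopping set of size $3$. 

The condition $\operatorname{rank}A=m$, which forbids redundant rows, is what gives the subject its content. If we could use *all* words of the dual code as rows, then for a set $S$ smaller than the distance the columns in $S$ are linearly independent, so the row space restricted to $S$ is all of $\mathbb F_2^S$ and contains words of weight $1$. The stopping distance would then equal the distance. We are allowed only a basis of the dual code, and we must choose it well.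

Now the easy case. Fix the dimension $k$ and consider the simplex code: its coordinates are the $2^k-1$ points of $\mathbb F_2^k\setminus\{0\}$, and its words are the value tables of the $2^k$ linear functionals. Each non-zero functional equals $1$ at exactly $2^{k-1}$ points, so the distance is $2^{k-1}$, slightly more than half the length. Can we find a basis of checks with $s(A)=2^{k-1}$?

The first choice is the systematic one: for every non-basis point $p$, the row consisting of $p$ and all $e_i$ with $i$ in the support of $p$. It fails. Every such row contains at least two basis vectors, so $\{e_1,\dots,e_k\}$ is a stopping set, of size only $k$. For $k=3$ the rows are, writing $e_{12}=e_1+e_2$ and so on,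
$$\{e_1,e_2,e_{12}\},\quad\{e_1,e_3,e_{13}\},\quad\{e_2,e_3,e_{23}\},\quad\{e_1,e_2,e_3,e_{123}\},$$
and $\{e_1,e_2,e_3\}$ is a stopping set of size $3<4$. The last row is too heavy. Replace it by $\{e_{12},e_3,e_{123}\}$, using the point $e_{12}$ that is already computed. This is the pattern that works in general.

**Definition 3.** For $k\ge1$, the matrix $H_k$ has columns indexed by $\mathbb F_2^k\setminus\{0\}$ and rows
$$\{e_i,\ w,\ e_i+w\},\qquad 2\le i\le k,\quad w\in\langle e_1,\dots,e_{i-1}\rangle\setminus\{0\}.$$

There is exactly one row for each non-basis point $p$: write $p=e_i+w$, where $i$ is the largest coordinate in the support of $p$. So there are $\sum_{i=2}^k(2^{i-1}-1)=2^k-1-k$ rows, all of weight $3$.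

**Lemma 1.** (a) Restricted to the non-basis columns, $H_k$ is an invertible square matrix. (b) Every stopping set of $H_k$ contains some $e_i$. (c) Every stopping set of $H_k$ has size at least $2^{k-1}$.

**Proof of (a).** Order the non-basis points by top index. The row of $p=e_i+w$ contains, among non-basis points, $p$ itself and possibly $w$, and $w$ has smaller top index. The restricted matrix is therefore triangular with unit diagonal.

**Proof of (b) and (c).** We induct on $k$. For $k=1$ there is one column $e_1$ and no row; the only stopping set is $\{e_1\}$, of size $1=2^0$. Let $k\ge2$, let $S$ be a stopping set, and put $W=\langle e_1,\dots,e_{k-1}\rangle\setminus\{0\}$. The columns of $H_k$ are $e_k$ together with the disjoint pairs $\{w,e_k+w\}$, $w\in W$, and each pair completed by $e_k$ is a row.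

Suppose $e_k\notin S$. The row $\{e_k,w,e_k+w\}$ may not meet $S$ exactly once, so $w\in S$ if and only if $e_k+w\in S$. As $S$ is non-empty, $S\cap W$ is non-empty, and $|S|=2|S\cap W|$. The rows with $i\le k-1$ lie inside $W$ and are the rows of $H_{k-1}$, so $S\cap W$ is a stopping set of $H_{k-1}$. By induction it contains a basis vector and $|S|\ge2\cdot2^{k-2}=2^{k-1}$.

Suppose $e_k\in S$. Then (b) holds. For each $w\in W$ the row $\{e_k,w,e_k+w\}$ must contain a second element of $S$, from the pair $\{w,e_k+w\}$. The pairs are disjoint, so $|S|\ge1+|W|=2^{k-1}$. $\square$

Linear functionals satisfy all the rows, and by (a) the kernel of $H_k$ has dimension $k$; so the kernel is the simplex code and $s(H_k)=2^{k-1}$ exactly. In fixed dimension $k$ we thus have the unique-neighbor property up to more than half the length, with a check matrix of row weight $3$. The rate is $k/(2^k-1)$, and it tends to $0$ as the length grows.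

What changes if the rate must stay bounded away from $0$ while $n\to\infty$?

## Positive rate: the functions $R_L$ and $R_U$

Let $R_L(\delta)$ be the largest asymptotic rate of binary linear codes of relative distance at least $\delta$, with arbitrarily large length. Its unique-neighbor counterpart is
$$R_U(\delta)=\limsup_{n\to\infty}\max\Big\{1-\frac mn:\ \exists\,A\in\mathbb F_2^{m\times n},\ \operatorname{rank}A=m,\ s(A)\ge\delta n\Big\}.$$
Let $R_U^{(3)}(\delta)$ be the same quantity restricted to matrices whose rows all have weight at most $3$. All three functions are non-increasing, and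
$$R_U^{(3)}(\delta)\le R_U(\delta)\le R_L(\delta).$$
Moreover $R_U(0)=R_L(0)=1$ and $R_U(1)=R_L(1)=0$. Let $\delta_U\le\delta_L$ be the smallest values of $\delta$ at which $R_U$, respectively $R_L$, vanishes. It is well known that $\delta_L=\frac12$.

Half of that fact is short, and it is the half we need: $R_L(\frac12)=0$. Take a code of length $n$, dimension $K\ge2$ and distance at least $n/2$. Its words that vanish at one chosen coordinate form a code of length $n-1$, dimension $K'\ge K-1\ge1$ and distance at least $n/2$. Each coordinate is $1$ on either none or exactly $2^{K'-1}$ of its words, so the average weight of the non-zero words is at most $(n-1)2^{K'-1}/(2^{K'}-1)$. Hence $\frac n2\le\frac{n-1}2\big(1+\frac1{2^{K'}-1}\big)$, which gives $2^{K'}-1\le n-1$ and $K\le1+\log_2n$. The rate tends to $0$.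

The article "Bounds on Unique-Neighbor Codes" (https://www.emergentmind.com/articles/2203.10330) is the source of the following question. It was conjectured that $\delta_U<\frac12$: insisting on unique neighbors should force the rate to $0$ strictly earlier. We shall show that the conjecture is false. Put $h(x)=-x\log_2x-(1-x)\log_2(1-x)$.

**Theorem 1.** $R_U(\delta)\ge R_U^{(3)}(\delta)>0$ for every $0\le\delta<\frac12$. Since $\delta_U\le\delta_L=\frac12$, it follows that $\delta_U=\frac12$, and the conjecture is disproved.

**Theorem 2.** There is an absolute constant $a'>0$ such that for all $0<\gamma\le2^{-64}$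
$$\frac{a'\,\gamma^2}{(\log_2\frac1\gamma)^2(\log_2\log_2\frac1\gamma)^{5/2}}\le R_U^{(3)}(\tfrac12-\gamma)\le R_U(\tfrac12-\gamma)\le R_L(\tfrac12-\gamma)\le2\gamma^2\log_2\frac e{2\gamma^2}.$$
In particular
$$\lim_{\gamma\to0}\frac{\log R_U(\frac12-\gamma)}{\log\gamma}=\lim_{\gamma\to0}\frac{\log R_L(\frac12-\gamma)}{\log\gamma}=2.$$

**Proposition 3.** Row weight $3$ is optimal here: if $A$ is $m\times n$ with $m<n$ and all rows have weight at most $2$, then $s(A)\le n/(n-m)$. So with row weights at most $2$ and rate bounded below, $s(A)=O(1)$.

Theorem 2 says that near $\frac12$ the functions $R_U$ and $R_L$ differ by at most polylogarithmic factors in $1/\gamma$. These notes do not decide whether $R_U(\delta)<R_L(\delta)$ holds at some or all individual $\delta\in(0,\frac12)$.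

## Dense random matrices and disjoint blocks both fail

The standard way to see that $R_L(\delta)>0$ below $\frac12$ is to take $A$ uniformly random: a fixed non-zero vector lies in the kernel with probability $2^{-m}$, and there are at most $2^{h(\delta)n}$ vectors of weight at most $\delta n$. For unique neighbors the same matrix is useless. Fix one set $S$ of size $s=\lceil2\log_2n\rceil$. A given row meets $S$ exactly once with probability $s2^{-s}$, so the probability that *some* row does is at most $ms2^{-s}\le n\cdot s\cdot n^{-2}=s/n\to0$. With probability tending to $1$, then, $s(A)\le\lceil2\log_2n\rceil$. The rows are too heavy to meet a moderately large set only once.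

So let us use sparse rows, and the good blocks that we already have. Put $N$ disjoint copies of $H_k$ side by side, with $k$ fixed. The rate is $k/(2^k-1)$, a constant. But a stopping set may live in a single block, so $s=2^{k-1}$, and the relative value tends to $0$.

This second failure shows what is missing. A block that meets the stopping set already contributes more than half of its columns. We need only force *almost every* block to be non-empty in *every* stopping set. Lemma 1(b) gives a handle: a non-empty block contains one of its $k$ basis columns, and those are the natural places to attach something.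

Attach them to an outer matrix $B$ with $M$ columns, even a poor one with $s(B)\ge\delta'M$ for a tiny constant $\delta'$. If every outer column feeds a single block, a stopping set that uses a $\delta'$ fraction of the outer columns may reach only a small fraction of the blocks. The way past this is to copy every outer column into many blocks. If each block reads $k$ random outer columns, it misses a fixed set of density $\delta'$ with probability $(1-\delta')^k$, which is as small as we please for $k$ large. The price is a rate smaller by the factor $2^k$, a constant when $\delta$ is fixed. This is an expander-type (ABNNR) concatenation, and the point to verify is that stopping sets, and not only codewords, pass through every stage.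

## Composing an outer matrix with simplex blocks

The lemma below contains one extra device, a set $Q$ of outer columns that are wired to *every* block. It is there because the outer matrix will have a small defect: it is good except on stopping sets that touch a certain set of $20$ columns.

**Lemma 2.** Let $B$ be a matrix with $M$ columns and $m_B$ linearly independent rows. Let $Q\subseteq[M]$, and suppose every stopping set $Y$ of $B$ with $Y\cap Q=\emptyset$ has $|Y|\ge\delta'M$. Let $c\in(0,1)$ and $g:[N]\times[k]\to[M]$ be such that for every $Y\subseteq[M]$ with $|Y|\ge\delta'M$, at most $cN$ indices $j\in[N]$ satisfy $Y\cap g(\{j\}\times[k])=\emptyset$. Put $k'=k+|Q|$. Then there is a matrix $A$ with $m$ rows, all linearly independent, and $n$ columns, such that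
$$n=M+N(2^{k'}-1),\qquad n-m=M-m_B,\qquad s(A)\ge(1-c)N2^{k'-1}.\tag{1}$$
Its rows have weight at most the maximum of $3$ and the row weights of $B$.

**Construction.** The columns are $y_1,\dots,y_M$ and $(j,p)$ for $j\in[N]$, $p\in\mathbb F_2^{k'}\setminus\{0\}$. Write $Q=\{i_1,\dots,i_{|Q|}\}$ and extend $g$ by $g(j,k+u)=i_u$ for all $j$ and $1\le u\le|Q|$. The rows are of three kinds:

* (i) the rows of $B$, on the columns $y_1,\dots,y_M$;
* (ii) the *copy rows* $\{y_{g(j,t)},(j,e_t)\}$ for $j\in[N]$, $t\in[k']$;
* (iii) for each $j$, the rows of $H_{k'}$ on the columns $(j,\cdot)$.

The claim on row weights is clear. For the count,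
$$m=m_B+k'N+N(2^{k'}-1-k')=m_B+N(2^{k'}-1),$$
so $n-m=M-m_B$.

**Example 2.** Let $B$ have two columns and the single row $\{1,2\}$, let $Q=\emptyset$, $N=1$, $k=2$, $g(1,1)=1$, $g(1,2)=2$. Then $A$ has columns $y_1,y_2,e_1,e_2,e_{12}$ and rows $\{y_1,y_2\}$, $\{y_1,e_1\}$, $\{y_2,e_2\}$, $\{e_1,e_2,e_{12}\}$. The weight-two rows put $y_1,y_2,e_1,e_2$ all in or all out of a stopping set. If all are out, $e_{12}$ is out too, by the last row. The stopping sets are $\{y_1,y_2,e_1,e_2\}$ and the full set.

**Independence of the rows.** We check that a vanishing combination of rows has zero coefficients. On the non-basis block columns only rows (iii) are non-zero, and they form an invertible matrix there by Lemma 1(a); so the coefficients of rows (iii) vanish. On the basis block columns $(j,e_t)$ rows (i) are zero and rows (ii) form an identity matrix; so the coefficients of rows (ii) vanish. The rows of $B$ are independent, so the coefficients of rows (i) vanish.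

**Stopping sets.** We show that every stopping set fills at least half of almost every block. Let $S$ be a stopping set of $A$, and put $Y=\{i:y_i\in S\}$ and $S_j=\{p:(j,p)\in S\}$. A copy row has weight two, so
$$e_t\in S_j\iff g(j,t)\in Y.\tag{2}$$
By rows (iii), each $S_j$ is empty or a stopping set of $H_{k'}$.

First, $Y\ne\emptyset$. Indeed, if $Y=\emptyset$, then by (2) no $S_j$ contains a basis vector, so by Lemma 1(b) all $S_j$ are empty and $S=\emptyset$, a contradiction. By rows (i), the non-empty set $Y$ is a stopping set of $B$.

If $Y$ contains some $i_u\in Q$, then $e_{k+u}\in S_j$ for every $j$ by (2), and every $S_j$ is non-empty. If $Y\cap Q=\emptyset$, then $|Y|\ge\delta'M$ by hypothesis, so for all but at most $cN$ indices $j$ some $g(j,t)$ with $t\le k$ lies in $Y$, and then $S_j\ne\emptyset$ by (2). In both cases at least $(1-c)N$ of the sets $S_j$ are stopping sets of $H_{k'}$, and each has size at least $2^{k'-1}$ by Lemma 1(c). $\square$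

The next lemma supplies the wiring $g$.

**Lemma 3.** Let $0<\delta',c<1$ and $\lambda=\log_2\frac1{1-\delta'}$. If
$$k\lambda>\log_2\frac ec+\frac M{cN},\tag{3}$$
then a map $g$ as in Lemma 2 exists.

**Proof.** Choose all values $g(j,t)$ independently and uniformly from $[M]$. If $g$ fails, there are a set $Y$ with $|Y|\ge\delta'M$ and a set $J\subseteq[N]$ of size $j_0=\lceil cN\rceil$ such that all blocks $j\in J$ miss $Y$. For fixed $Y$ and $J$ this has probability at most $(1-\delta')^{kj_0}=2^{-\lambda kj_0}$. There are at most $2^M$ sets $Y$, and at most $\binom N{j_0}\le(eN/j_0)^{j_0}\le(e/c)^{j_0}$ sets $J$, because $j_0\ge cN$. So the base-2 logarithm of the failure probability is at most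
$$M+j_0\Big(\log_2\frac ec-k\lambda\Big)\le M+cN\Big(\log_2\frac ec-k\lambda\Big)<0.$$
The first inequality holds because the bracket is negative by (3) and $j_0\ge cN$; the second is (3) multiplied by $cN$. The failure probability is less than $1$. $\square$

## A weak outer matrix from three random layers

We now need outer matrices of rate bounded below and stopping distance linear in $M$, with *any* positive constant. A sparse random matrix will do, but three demands must be met together: small sets have unique neighbors, the rows are independent, and the rows have weight at most $3$.

**Lemma 4.** For every $q\ge2$ there is a matrix $B$ with $M=31q-14$ columns and $M-(7q+2)$ linearly independent rows, all of weight at most $3$, and a set $Q$ of $20$ columns, such that every stopping set of $B$ disjoint from $Q$ has size at least $M/620000$.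

**Step 1: a random matrix $B_0$ of row weight $10$.** Let $f_1,f_2,f_3:[10q]\to[q]$ be independent, each uniform among the maps with all fibers of size $10$. Let $B_0$ be the $3q\times10q$ matrix with rows $f_t^{-1}(i)$, $t\in\{1,2,3\}$, $i\in[q]$. Thus each layer $t$ is a random partition of the columns into rows of weight $10$. The law of $f_t$ is invariant under permutations of $[10q]$, so for fixed $J\subseteq[q]$ the set $f_t^{-1}(J)$ is a uniformly random set of size $10|J|$.

**Step 1(a): small sets have unique neighbors.** We bound the probability that $B_0$ has a stopping set of size at most $q/20000$. A single column is never a stopping set, as it lies in a row. Fix $Y$ with $|Y|=s$, where $2\le s\le q/20000$, and put $j=\lfloor s/2\rfloor\ge1$. If $Y$ is a stopping set, each row that meets $Y$ meets it at least twice, so $|f_t(Y)|\le j$ for each $t$. This means $Y\subseteq f_t^{-1}(J)$ for some $J$ of size $j$. For fixed $J$,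
$$\Pr[Y\subseteq f_t^{-1}(J)]=\prod_{i<s}\frac{10j-i}{10q-i}\le\Big(\frac jq\Big)^s\le\Big(\frac s{2q}\Big)^s,$$
where $i$ runs from $0$ to $s-1$. Each factor is at most $j/q$ because $j\le q$, and the factors are positive because $10j\ge5(s-1)\ge s$ for $s\ge2$. The function $x\mapsto(eq/x)^x$ increases on $(0,q]$, since its logarithm has derivative $\ln(q/x)\ge0$. So $\binom qj\le(eq/j)^j\le(2eq/s)^{s/2}$, and
$$\Pr[|f_t(Y)|\le j]\le\Big(\frac{2eq}s\Big)^{s/2}\Big(\frac s{2q}\Big)^s=\Big(\frac{es}{2q}\Big)^{s/2}.$$
The three layers are independent, and there are $\binom{10q}s\le(10eq/s)^s$ sets $Y$. The probability that a stopping set of size $s$ exists is therefore at most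
$$\Big[\frac{10eq}s\Big(\frac{es}{2q}\Big)^{3/2}\Big]^s=\Big[\frac{10e^{5/2}}{2^{3/2}}\sqrt{\frac sq}\Big]^s\le\Big[\frac{43.1}{141}\Big]^s\le3^{-s}.$$
Here we see why three layers are used: the exponent $\frac32$ beats the exponent $1$ of $q/s$. Summing over $s\ge2$ gives at most $\frac{1/9}{1-1/3}=\frac16$.

**Step 1(b): there are few row dependencies.** A dependency is a triple $(I_1,I_2,I_3)$ of subsets of $[q]$ with $F_1+F_2+F_3=0$ over $\mathbb F_2$, where $F_t$ is the indicator of $f_t^{-1}(I_t)$. Some dependencies are unavoidable: the rows of each layer sum to the all-one vector, so $([q],[q],\emptyset)$ is one. Call a dependency trivial if all $I_t\in\{\emptyset,[q]\}$. We bound the expected number of nontrivial ones.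

Fix sizes $i_1,i_2,i_3$, not all in $\{0,q\}$, and let $C=\max_t\binom q{i_t}$, attained at $t^*$. Some $i_t$ lies strictly between $0$ and $q$, so $C\ge q$. Fix a triple of these sizes and condition on the two layers other than $t^*$. Then $f_{t^*}^{-1}(I_{t^*})$ is a uniform set of size $10i_{t^*}$ that must equal one prescribed set. This has probability at most
$$\binom{10q}{10i_{t^*}}^{-1}\le\binom q{i_{t^*}}^{-10}=C^{-10},$$
since one can choose $10i$ elements of $10q$ by choosing $i$ from each of ten groups of size $q$. There are at most $C^3$ triples of the given sizes, so they contribute at most $C^{-7}\le q^{-7}$ to the expectation. There are at most $(q+1)^3$ choices of sizes, so the expected number of nontrivial dependencies is at most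
$$(q+1)^3q^{-7}=\Big(1+\frac1q\Big)^3q^{-4}\le\frac{27}{128},$$
the value at $q=2$.

Since $\frac16+\frac{27}{128}<1$, there is a $B_0$ all of whose stopping sets have size greater than $q/20000$ and all of whose dependencies are trivial. Fix it.

**Step 2: full rank, and the set $Q$.** We remove the trivial dependencies. Delete from $B_0$ one row of layer 2 and one row of layer 3; call the result $B_1$. It has $3q-2$ rows. A dependency among them is a dependency of $B_0$ with $I_2,I_3\ne[q]$. By triviality $I_2=I_3=\emptyset$. Then $F_1=0$, and $I_1=\emptyset$ because $f_1^{-1}(I_1)$ has $10|I_1|$ elements. So the rows of $B_1$ are independent.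

Deleting rows can create new stopping sets, but only ones that meet a deleted row. The two deleted rows contain at most $20$ columns; let $Q$ be any set of $20$ columns containing them (there are $10q\ge20$ columns). If $Y$ is a stopping set of $B_1$ disjoint from $Q$, the deleted rows have no $1$ in $Y$, so $Y$ is a stopping set of $B_0$ and $|Y|>q/20000$. Stopping sets that meet $Q$ are not controlled here; Lemma 2 takes care of them.

**Step 3: row weight $3$.** We split each row without losing rank or the bound on stopping sets. Replace each row $\{c_1,\dots,c_{10}\}$ of $B_1$, using $7$ new columns $t_1,\dots,t_7$ private to that row, by the $8$ rows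
$$\{c_1,c_2,t_1\},\ \{t_1,c_3,t_2\},\ \{t_2,c_4,t_3\},\ \dots,\ \{t_6,c_8,t_7\},\ \{t_7,c_9,c_{10}\}.$$
This gives $B$, with $M=10q+7(3q-2)=31q-14$ columns and $8(3q-2)=24q-16=M-(7q+2)$ rows.

*Rank.* In each group replace the last row by the sum of the group. This is an invertible row operation. Each $t_u$ occurs in exactly two rows of its group, so the sum is the original row of $B_1$, and it vanishes on all new columns. Restricted to $t_1,\dots,t_7$, the first seven rows of a group form a triangular matrix with unit diagonal, as row $u$ contains $t_u$ and, for $u\ge2$, $t_{u-1}$. So in a vanishing combination, the new columns force the coefficients of the first seven rows of every group to vanish. What remains is a combination of rows of $B_1$, which are independent.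

*Stopping sets.* For one group, consider the tree whose inner vertices are the $8$ new rows, whose edges $t_u$ join consecutive rows, and which has a pendant edge $c_i$ ending in its own leaf for each $i$, attached to the row that contains $c_i$. A stopping set $S$ of $B$ selects a set of edges such that no inner vertex meets exactly one of them. If this edge set is non-empty, it is a forest with at least one edge and so has at least two vertices of degree one. These must be leaves of the tree, so at least two of the $c_i$ lie in $S$.

Let $S'$ be the restriction of $S$ to the original columns. If $S$ contains a new column, the group of that column has a non-empty edge set, so $S'\neq\emptyset$; if it contains none, $S'=S\ne\emptyset$. Each row of $B_1$ meets $S'$ in no column or in at least two. So $S'$ is a stopping set of $B_1$. If $S$ is disjoint from $Q$, so is $S'$, and $|S|\ge|S'|>q/20000\ge M/620000$, as $M\le31q$. $\square$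

## Positive rate below one half: proof of Theorem 1

Everything is in place; we choose parameters. By monotonicity it suffices to treat $0<\delta<\frac12$. Put
$$c=1-2\delta\in(0,1),\qquad\delta'=\frac1{620000},\qquad\lambda=\log_2\frac1{1-\delta'},$$
and choose an integer $k$, depending only on $\delta$, with $k\lambda>\log_2\frac ec+\frac1c$. For each $q\ge2$ take $B$, $Q$, $M$ from Lemma 4 and let $N=M$. Then (3) holds, and Lemma 3 provides $g$. Lemma 2 with $k'=k+20$ gives a matrix $A$ with independent rows, all of weight at most $3$, and by (1)
$$n=M+M(2^{k'}-1)=M2^{k'},\qquad1-\frac mn=\frac{7q+2}{M2^{k'}}\ge\frac7{31}2^{-k'},$$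
$$s(A)\ge(1-c)M2^{k'-1}=(1-c)\frac n2=\delta n.$$
Here $q$ is arbitrary, so $n\to\infty$ along this family and $R_U(\delta)\ge R_U^{(3)}(\delta)\ge\frac7{31}2^{-k-20}>0$. As this holds for every $\delta<\frac12$, we get $\delta_U\ge\frac12$. Together with $\delta_U\le\delta_L=\frac12$ this gives $\delta_U=\frac12$, and the conjecture is false. $\blacksquare$

**Remark (all lengths).** The positivity does not depend on using $\limsup$. Adding $t$ columns together with $t$ rows of weight one, one on each new column, changes neither the stopping sets (a new column can lie in none), nor full row rank, nor $n-m$. The lengths $n=(31q-14)2^{k'}$ form an arithmetic progression with the constant difference $31\cdot2^{k'}$, so any large length is reached with $t<31\cdot2^{k'}$. Then $s\ge\delta n\ge(\delta-\varepsilon)(n+t)$ once $n$ is large. After an arbitrarily small decrease of $\delta$, the statement holds for every sufficiently large length.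

## Feeding the matrices back in: the exponent $2$

How small is the rate we obtained at $\delta=\frac12-\gamma$? There $c=2\gamma$, and two things are wasteful. With $N=M$ we need $k\lambda>1/c$, so $2^k$ is exponential in $1/\gamma$. And even without the term $1/c$ we would need $2^k>(e/c)^{1/\lambda}$, where $1/\lambda\ge619999\ln2>400000$ for $\delta'=1/620000$ (use $-\ln(1-x)\le x/(1-x)$). Both can be repaired. Taking $N\approx M/c$ blocks makes the last term of (3) at most $1$, for a factor $c$ in the rate. And Theorem 1 now supplies outer matrices with $\delta'$ close to $\frac12$, for which $\lambda$ is close to $1$ and $2^k$ is roughly $1/c$. The rate becomes roughly $c\cdot c$, up to the rate of the outer matrix.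

Write $R=R_U^{(3)}$.

**Lemma 5.** For $0<\eta\le\frac16$ and $0<\gamma<\frac12$,
$$R(\tfrac12-\gamma)\ge R(\tfrac12-\eta)\cdot\frac\gamma2\Big(\frac\gamma e\Big)^{1+6\eta}.\tag{4}$$

**Proof.** *Outer matrix.* By Theorem 1, $R(\frac12-\eta)>0$. Let $0<r_0<R(\frac12-\eta)$. For infinitely many $M$ there is a matrix $B$ with $M$ columns and $m_B$ independent rows of weight at most $3$, with $M-m_B\ge r_0M$ and $s(B)\ge\delta'M$, where $\delta'=\frac12-\eta$. Put $Q=\emptyset$, $c=2\gamma$ and $N=\lceil M/c\rceil$. As $c<1$, we have $N\ge2$.

*Wiring.* Since $\log_2(1+2\eta)\le2\eta/\ln2\le3\eta$,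
$$\lambda=\log_2\frac1{1-\delta'}=1-\log_2(1+2\eta)\ge1-3\eta\ge\tfrac12.$$
Also $(1+6\eta)(1-3\eta)=1+3\eta(1-6\eta)\ge1$, so $1/\lambda\le1+6\eta$. Let $k=\lfloor\lambda^{-1}\log_2\frac{2e}c\rfloor+1$. Then $k\lambda>\log_2\frac{2e}c=\log_2\frac ec+1\ge\log_2\frac ec+\frac M{cN}$, because $cN\ge M$. So (3) holds, and Lemmas 3 and 2 give a matrix $A$ with row weights at most $3$.

*Distance.* Since $M\le cN\le N$, we have $n=M+N(2^k-1)\le N2^k$. Hence
$$s(A)\ge(1-c)N2^{k-1}\ge\frac{1-c}2\,n=(\tfrac12-\gamma)n.$$

*Rate.* We have $M\ge c(N-1)\ge cN/2$, and $2^k\le2(2e/c)^{1/\lambda}\le2(2e/c)^{1+6\eta}$ because $2e/c>1$. By (1) the rate is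
$$\frac{M-m_B}n\ge\frac{r_0M}n\ge\frac{r_0\,cN/2}{N2^k}=\frac{r_0c}{2^{k+1}}\ge r_0\frac c4\Big(\frac c{2e}\Big)^{1+6\eta}=r_0\frac\gamma2\Big(\frac\gamma e\Big)^{1+6\eta}.$$
Finally $n\ge M\to\infty$; let $r_0\to R(\frac12-\eta)$. $\square$

The lemma trades a large $\eta$, which costs in the exponent, against a small $\eta$, which costs in the factor $R(\frac12-\eta)$. We use it in two ways.

**Fixed $\eta$.** With $\eta=\frac1{12}$, (4) reads
$$R(\tfrac12-\gamma)\ge a\gamma^{5/2}\quad(0<\gamma<\tfrac12),\qquad a=\frac{R(5/12)}{2e^{3/2}}>0,\tag{5}$$
and $a$ is positive by Theorem 1.

**Logarithmic $\eta$.** For $\gamma\le\frac1{64}$ take $\eta=1/\log_2\frac1\gamma\le\frac16$. Then $\gamma^{6\eta}=2^{-6}$, and $e^{-(1+6\eta)}\ge e^{-2}$, so (4) gives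
$$R(\tfrac12-\gamma)\ge\kappa\gamma^2R\Big(\frac12-\frac1{\log_2(1/\gamma)}\Big),\qquad\kappa=\frac1{128e^2}.\tag{6}$$

**Lower bound in Theorem 2.** We apply (6) twice and then (5). Let $\gamma\le2^{-64}$ and put
$$\gamma_1=\frac1{\log_2\frac1\gamma}\le\frac1{64},\qquad\gamma_2=\frac1{\log_2\frac1{\gamma_1}}=\frac1{\log_2\log_2\frac1\gamma}\le\frac16.$$
Then
$$R(\tfrac12-\gamma)\ge\kappa\gamma^2R(\tfrac12-\gamma_1)\ge\kappa^2\gamma^2\gamma_1^2R(\tfrac12-\gamma_2)\ge\kappa^2a\,\gamma^2\gamma_1^2\gamma_2^{5/2},$$
which is the claimed bound with $a'=\kappa^2a$.

**Upper bound in Theorem 2.** Here we quote one theorem. The first linear-programming bound (McEliece, Rodemich, Rumsey, Welch, IEEE Trans. Inform. Theory 23 (1977)) states that $R_L(\delta)\le h\big(\frac12-\sqrt{\delta(1-\delta)}\big)$ for $0<\delta<\frac12$. For $\delta=\frac12-\gamma$ we have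
$$\sqrt{\delta(1-\delta)}=\sqrt{\tfrac14-\gamma^2}\ge\tfrac12-2\gamma^2,$$
because $(\frac12-2\gamma^2)^2=\frac14-2\gamma^2+4\gamma^4\le\frac14-\gamma^2$ when $\gamma\le\frac12$. So the argument of $h$ is at most $2\gamma^2\le\frac12$, and $h$ increases on $[0,\frac12]$. Moreover $h(x)\le x\log_2\frac ex$, since $(1-x)\ln\frac1{1-x}\le(1-x)\big(\frac1{1-x}-1\big)=x$. Hence $R_L(\frac12-\gamma)\le2\gamma^2\log_2\frac e{2\gamma^2}$.

**The limits.** Both $R_U(\frac12-\gamma)$ and $R_L(\frac12-\gamma)$ lie between the two outer bounds, and each of these is $\gamma^2$ times a factor whose logarithm is $O(\log\log\frac1\gamma)=o(\log\frac1\gamma)$ in absolute value. Taking logarithms and dividing by $\log\gamma$ gives the limit $2$ for both. $\blacksquare$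

## Rows of weight two are forests

It remains to prove Proposition 3, which shows that the weight $3$ in Theorems 1 and 2 cannot be lowered to $2$.

**Proof of Proposition 3.** Regard the columns as vertices. A row of weight $2$ is an edge, a row of weight $1$ is a mark on a vertex, and a zero row imposes no condition. A connected component with $v$ vertices uses at least $v-1$ rows, since it contains a spanning tree, and at least $v$ rows if it also contains a mark. Summing over components,
$$m\ge n-\#\{\text{unmarked components}\},$$
so there are at least $n-m>0$ unmarked components. Each of them is a stopping set: an edge has both ends in it or neither, and no mark lies in it. The components are disjoint, so the smallest unmarked one has at most $n/(n-m)$ vertices. $\blacksquare$
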